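# Tree-sparse recovery in $\ell_1$: why $O(k)$ measurements are not enough

Throughout, $\log$ is the natural logarithm, $|\cdot|$ is the Euclidean norm, and $x_T$ is the vector that agrees with $x$ on $T$ and vanishes off $T$.

## 1. Counting trees suggests $O(k)$ rows

Let $n=2^h-1$, and index the coordinates of $\mathbb R^n$ by the nodes of the full binary tree $B_h$ with levels $1,\dots,h$ and root $1$ at level $1$.

**Definition (tree model).** A *rooted subtree* is a connected set of nodes containing the root. $\mathcal T_k$ is the set of rooted subtrees with exactly $k$ nodes. For $x\in\mathbb R^n$ put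
$$\sigma(x)=\min_{T\in\mathcal T_k}\|x_{T^c}\|_1 .$$

For $h=3$, with children $2i,2i+1$ of node $i$, the family $\mathcal T_3$ consists of $\{1,2,3\}$, $\{1,2,4\}$, $\{1,2,5\}$, $\{1,3,6\}$, $\{1,3,7\}$. If $x=(0,0,0,5,0,0,1)$ and $k=3$, the best tree is $\{1,2,4\}$ and $\sigma(x)=1$. To capture one deep coefficient, the tree must contain the whole path above it. A rooted subtree of size $\le k\le n$ can always be enlarged to an element of $\mathcal T_k$.

We want an $m\times n$ matrix $A$ and a map $\Delta:\mathbb R^m\to\mathbb R^n$, both allowed to depend on $n$ and $k$, such that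
$$\|\Delta(Ax)-x\|_1\le C\,\sigma(x)\qquad\text{for every }x\in\mathbb R^n. \tag{1}$$
The question, listed as Open Problems:50 on sublinear.info, is whether absolute constants $C,c>0$ exist such that $m\le ck$ rows suffice for all $h\ge1$ and all $1\le k\le n$.

The answer one would first guess is **yes**. The reason is a count. A rooted subtree with $i$ nodes is a binary tree with left and right children distinguished, so there are at most Catalan-many, hence at most $4^i$. Thus $|\mathcal T_k|=\exp(O(k))$: it takes $O(k)$ bits to name the tree and $k$ numbers to name the values on it. For arbitrary $k$-subsets the count is larger, and there the source quotes $m=O(k\log(n/k))$ with absolute $C$ (Candès–Romberg–Tao). For trees it quotes $m=O(k)$ with the factor $O(\sqrt{\log n})$ in place of $C$ (Indyk–Price), and $m=O(k\log(n/k)/\log\log(n/k))$ with absolute $C$ (Indyk–Razenshteyn).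

Let us test the guess.

* **$k=1$.** The only tree is $\{1\}$. Measure $x_1$ and output $(x_1,0,\dots,0)$. Then (1) holds with $m=1$ and $C=1$.
* **$k\ge n/4$.** Take $A=I$; then $m=n\le4k$ and the error is $0$.
* **Fixed $k$.** Every $T\in\mathcal T_k$ lies in the top $k$ levels. Reading all of these at most $2^k-1$ coordinates gives (1) with $C=1$, since everything below level $k$ is counted in $\sigma(x)$. So $n\to\infty$ with $k$ fixed is harmless.
* **No noise.** Suppose (1) is asked only when $\sigma(x)=0$. If $2k\ge n$ take $A=I$. If $2k<n$ take a $2k\times n$ Vandermonde matrix with distinct nodes, any $2k$ columns of which are independent. Two tree-sparse vectors with the same measurements differ by a vector with at most $2k$ nonzero entries in the kernel, so they coincide. Hence $\min(2k,n)$ rows suffice.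
* **$h=2$, $k=2$.** Here $\mathcal T_2=\{\{1,2\},\{1,3\}\}$. Two rows are not enough: a nonzero $z\in\ker A$ gives $x=(z_1,z_2,0)$ and $x'=(0,0,-z_3)$ with $Ax=Ax'$, $x\neq x'$ and $\sigma(x)=\sigma(x')=0$, and no $\Delta$ can return both. So $m=3$ here.

Every test agrees with the guess. Yet the guess is wrong, and it already fails for $k=h$. What fails is not identification of the tree but stability in $\ell_1$ with a constant that does not grow.

## 2. A lower bound growing like $J^{1/18}$ and an upper bound $kh^{\varepsilon}$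

If (1) holds with some $C<1$ it holds with $C=1$, so we assume $C\ge1$.

**Definition ($J(n,k)$).** For $k\ge2$ let $J=J(n,k)$ be the largest integer $J\ge1$ with
$$2^{J-1}\lceil4\log_2k\rceil+1\le\min(h,\lfloor k/8\rfloor),$$
and $J=0$ if there is none. Put $J=0$ if $k=1$.

Example: for $k=h=1024$ we have $\lceil4\log_2k\rceil=40$ and $\min(h,\lfloor k/8\rfloor)=128$. Since $81\le128<161$, $J=2$. If $J\ge1$, then $\lceil4\log_2k\rceil\ge4$ gives $2^{J-1}\le k/32$, so $J\le\log_2k\le k$.

**Theorem A.** There is an absolute constant $c_*>0$ such that if $(A,\Delta)$ satisfies (1) with constant $C\ge1$, then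
$$m\ge\operatorname{rank}A\ge c_*\,C^{-4/9}\,k\,\max(1,J(n,k))^{1/18}.$$

**Consequence: the answer is no.** Take $k=h$. By maximality $2^{J}\lceil4\log_2h\rceil\ge\lfloor h/8\rfloor$, while $2^{J-1}\cdot4\log_2 h\le h/8$. So $J(n,h)=\log_2h-\log_2\log_2h-O(1)\ge\frac12\log_2h$ for large $h$. As $h=\log_2(n+1)\ge\log n$, we have $J\ge\frac12\log\log n$. Hence for fixed $C$ and large $n$,
$$m\ge c(C)\,k\,(\log\log n)^{1/18},$$
and no bound $m\le ck$ can hold for all $h$. More generally, if $J\ge1$, the same two inequalities give $2^J$ up to absolute factors as $\min(h,\lfloor k/8\rfloor)/\log k$, so $J(n,k)=\log_2\frac{\min(\log n,k)}{\log k}+O(1)$. The bound holds for arbitrary matrices $A$ and arbitrary, possibly nonlinear, maps $\Delta$.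

**Theorem B** (not needed for the answer). There is an absolute constant $C'$ such that for all $h,k$ and every integer $r\ge1$ there are $A,\Delta$ with $m\le C'\,r\,k\,h^{2/r}$ satisfying (1) with constant $12\cdot3^r$.

With $r=\lceil2/\varepsilon\rceil$ this says: for every $\varepsilon>0$, $O_\varepsilon(kh^\varepsilon)$ rows suffice with a constant $e^{O(1+1/\varepsilon)}$ independent of $n,k$. The exponent $1/18$ is not claimed to be sharp, and the exact order of the minimal $m$ between these bounds is not determined here.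

Sections 3–10 prove Theorem A. Section 11 proves Theorem B.

## 3. Where counting stops, from above and from below

**From above: least-squares certificates.** The usual way to prove (1), carried out in Section 11, is to produce for each tree $T$ and each sign pattern $s$ on $T$ a vector $f$ in the row space of $A$ with $f=s$ on $T$ and $\|f\|_\infty\le\Gamma$ everywhere, with $\Gamma$ absolute. If $q_i=Ae_i$ are the columns, then $f(i)=\langle w,q_i\rangle$ for some $w\in\mathbb R^m$.

A sensible first choice is $q_i\sim N(0,I_m/m)$ independent, $k\le m\le ck$, and $w$ the least-norm solution of $\langle w,q_i\rangle=s_i$, $i\in T$, where $|T|=k$. This $w$ depends only on the columns in $T$. Now $k=\langle w,\sum_{i\in T}s_iq_i\rangle\le|w|\,|\sum_{i\in T}s_iq_i|$ and $\mathbb E|\sum_{i\in T}s_iq_i|^2=k$, so $|w|\ge\sqrt k/2$ with probability at least $\frac34$. Conditionally on the columns in $T$, the values $f(i)$ for $i\notin T$ are independent $N(0,|w|^2/m)$. On the event $|w|\ge\sqrt k/2$, each exceeds $\Gamma$ in absolute value with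 probability at least
$$p=\mathbb P\big(|N(0,1)|>2\Gamma\sqrt{m/k}\,\big),$$
which is at least a positive constant depending only on $\Gamma$ and $c$. So all $n-k$ of them stay below $\Gamma$ with probability at most $(1-p)^{n-k}\to0$ as $n-k\to\infty$. Counting trees does not help: the loss is in the $n-k$ constraints *off* a single tree. (This defeats one certificate; it is not yet an impossibility proof.)

**From below: volume.** By Section 4, the hypothesis forces points of a symmetric convex body $K\subset\mathbb R^d$, $d=\operatorname{rank}A$, to be separated in the norm of $K$. If $F$ points of $K$ are at mutual $K$-distance at least $\delta$, the translates of $\frac\delta2K$ at these points have disjoint interiors inside $(1+\frac\delta2)K$, so $F\le(1+2/\delta)^d$. With $F\le|\mathcal T_k|\le4^k$ points labeled by trees, the best possible conclusion is $d\ge\mathrm{const}(\delta)\,k$. One packing can never give more than order $k$, since there are only $\exp(O(k))$ trees.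

The way out is to notice that packings with $e^{\Omega(k)}$ points exist at *many scales of the tree*, all living in the same $\mathbb R^d$, and to make the scales compete for a bounded resource.

## 4. The kernel inequality and the polytope of columns

This section turns (1) into a statement about a convex body.

For $z\in\ker A$ and $T\in\mathcal T_k$ we have $\sigma(-z_T)=0$, so $\Delta(A(-z_T))=-z_T$. But $A(-z_T)=Az_{T^c}$, so $\Delta(Az_{T^c})=-z_T$. Now (1) at the vector $z_{T^c}$ reads
$$\|z\|_1=\|-z_T-z_{T^c}\|_1\le C\sigma(z_{T^c})\le C\|z_{T^c}\|_1. \tag{2}$$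

Put $q_i=Ae_i$, $d=\operatorname{rank}A\le m$, identify the range of $A$ with $\mathbb R^d$, and let
$$K=\operatorname{conv}\{\pm q_i\}.$$
The $q_i$ span $\mathbb R^d$, so $K$ is a symmetric polytope with nonempty interior. Its norm is $\|y\|_K=\min\{\|z'\|_1:Az'=y\}$.

Let $\operatorname{supp}x\subset T\in\mathcal T_k$ and $Az'=Ax$. Put $z=x-z'\in\ker A$. Then $x=z_T+z'_T$ and $z_{T^c}=-z'_{T^c}$, so by (2)
$$\|x\|_1\le\|z_T\|_1+\|z'_T\|_1\le C\|z'_{T^c}\|_1+\|z'_T\|_1\le C\|z'\|_1.$$
With $c=1/C\le1$ this says
$$\|Ax\|_K\ge c\,\|x\|_1\qquad\text{if }\operatorname{supp}x\subset T\text{ for some }T\in\mathcal T_k. \tag{3}$$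
In particular $A$ is injective on vectors supported on a fixed $T$, so $d\ge k$. Put
$$M=d/k\ge1 .$$
Theorem A asks for a lower bound on $M$. From now on only (3) is used.

Example: for $h=2,k=2$ and $A$ with rows $(1,0,0)$, $(0,1,1)$, $K$ is the cross-polytope in $\mathbb R^2$, and (3) holds with $c=1$, although recovery is impossible by Section 1. So (3) is necessary, not sufficient, for (1). Theorem A thus proves a little more than it states.

**Notation.** Let $W=K^\circ=\{w:\langle w,x\rangle\le1\ \forall x\in K\}$. It is a polytope with finite vertex set $V=-V$, and $\|x\|_K=\max_{v\in V}\langle v,x\rangle=\max_{w\in W}\langle w,x\rangle$. (If $K$ is the cross-polytope, $W$ is the cube and $V=\{\pm1\}^d$.) For compact $Q$ the *support function* is $h_Q(w)=\max_{x\in Q}\langle x,w\rangle$. It is convex in $w$ and additive under Minkowski sums, and $h_Q\ge0$ if $0\in Q$. Let $B$ be the Euclidean unit ball and $N(X,Y)$ the least number of translates of $Y$ covering $X$; for example, $N([0,3],[0,1])=3$. Finally $Z\sim N(0,I_d/d)$, so $\mathbb E|Z|^2=1$,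 and $\gamma$ is the law of $Z$.

**Facts we rely on.**

* **(P)** Pisier's regular $M$-position (*J. reine angew. Math.* 393 (1989); *The Volume of Convex Bodies and Banach Space Geometry*, Ch. 7), in the case $\alpha=1$; the theorem holds for each $\alpha>\frac12$ with exponent $C(\alpha)d\,t^{-1/\alpha}$. There is an absolute $C_0\ge1$ such that every symmetric convex body in $\mathbb R^d$ has a linear image $K$ with
$$N(K,tB),\ N(B,tK),\ N(K^\circ,tB),\ N(B,tK^\circ)\ \le e^{C_0d/t}\qquad(t\ge1).$$
For an ellipsoid the image is $B$, and all four numbers are $1$.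
* **(S)** Sudakov minoration: if the points of a finite $P\subset\mathbb R^d$ are at pairwise Euclidean distance $>\varepsilon$, then $\mathbb E\max_{x\in P}\langle x,Z\rangle\ge c_S\,\varepsilon\sqrt{\log|P|/d}$, with an absolute $c_S\in(0,1]$.
* **Anderson's inequality:** $\gamma(x+L)\le\gamma(L)$ for $L$ symmetric convex.
* **Gaussians maximize entropy:** a density on $\mathbb R^d$ with finite second moments and covariance $\Sigma$ has differential entropy at most $\frac12\log((2\pi e)^d\det\Sigma)$.

A linear change of coordinates in $\mathbb R^d$ preserves (3), so we assume from now on that $K$ is in the position (P).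

## 5. $J$ scales, each with entropy of order $k$

**Scales.** Let $L=\min(h,\lfloor k/8\rfloor)$, $\ell_0=0$, and $\ell_j=2^{j-1}\lceil4\log_2k\rceil$ for $1\le j\le J$. By definition of $J$, $\ell_J\le L-1$. Let $U_j$ be the set of nodes at level $L-\ell_j\ge1$; thus $U_0$ is level $L$.

**Definition (selection).** A *selection* on $U_j$ is a map $\iota$ sending each $u\in U_j$ to a level-$L$ node $\iota(u)$ equal to or below $u$. Put
$$p_\iota=|U_j|^{-1}\sum_{u\in U_j}q_{\iota(u)}\in K .$$

For $k=h=1024$: $L=128$, and $U_0,U_1,U_2$ are levels $128,88,48$. In miniature, if level $L$ is $\{2,3\}$ with parent $1$, the identity selection gives $p=\frac12(q_2+q_3)$, while a selection on $\{1\}$ gives $p=q_2$ or $p=q_3$.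

**Why every scale is rich.** Fix $u\in U_j$ and write $\ell=\ell_j$. A rooted tree with at most $k$ nodes can contain the path to $u$ (cost at most $k/8$) and then about $k/(8\ell)$ descending paths of length $\ell$ below $u$. Each such path carries about $\ell$ bits of choice, so the choices number $e^{\Omega(k)}$, *whatever $\ell$ is*. By (3) these choices give well separated points in $K$. This happens below every $u\in U_j$, at each of the $J$ scales.

**Making the scales compete.** Suppose we had a convex $\Phi$ on $K$, bounded by $\Omega$ in oscillation, such that every selection $\iota$ on $U_{j-1}$ can be refined to a selection $\iota'$ on $U_j$ with $\Phi(p_{\iota'})\ge\Phi(p_\iota)+\eta$. Then $J\eta\le\Omega$, which bounds $J$.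

**A toy version.** Suppose $K\subset B$, and take $\Phi(y)=|y|^2/2$. Let $Q$ be a compact set of displacements $x$ available at $p$, and suppose that $\mathbb E\,h_Q(b+rZ)\ge rg/8$ for every $b\in\mathbb R^d$, $r>0$. With $b=\nabla\Phi(p)=p$, the inequality $\langle rZ,x\rangle\le\frac12|x|^2+\frac{r^2}2|Z|^2$ gives
$$\langle b+rZ,x\rangle\le\big[\Phi(p+x)-\Phi(p)\big]+\tfrac{r^2}2|Z|^2 .$$
Maximize over $x\in Q$ and take expectations: $\frac{rg}8\le\max_Q[\Phi(p+x)-\Phi(p)]+\frac{r^2}2$. With $r=g/8$ the gain is at least $g^2/128$. Two features matter. One Gaussian direction is used simultaneously below all nodes $u$: support functions add, so the widths below different $u$ average instead of canceling. And the term $b$ must be carried along.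

**Where the toy breaks.** $K$ need not lie in a ball of bounded radius. What (P) gives by covering a segment $[-x,x]\subset K$ is $|x|\le te^{C_0d/t}$ for $t\geq 1$; taking $t=d$ gives only $|x|\le e^{C_0}d$. So this bounds $|y|^2/2$ on $K$ only by order $d^2$, useless against a gain of order $g^2$. On the other side, $\|y\|_K$ is bounded on $K$ but has no curvature. We need a potential that is bounded on $K$ like $\|y\|_K$ and curved like $|y|^2/2$ in nearly all directions. Since
$$\tfrac1d\log\int e^{d\langle y,w\rangle}d\gamma(w)=\tfrac12|y|^2,$$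
a natural candidate is to *truncate this integral to a multiple of $W$*: on $aW$ one has $\langle y,w\rangle\le a\|y\|_K$, which bounds the result on $K$. The work is to show that truncation spoils few directions of curvature.

## 6. Parameters, and the cases disposed of by hand

This section fixes the numbers and removes small $k$ and large $M$. Put
$$\kappa_0=\tfrac{\log2}{128},\quad R=\tfrac{4C_0M}{\kappa_0}\ge1,\quad\varepsilon=\tfrac{c\kappa_0}{12C_0M},\quad g=c_S\varepsilon\sqrt{\tfrac{\kappa_0}{8M}}=g_0\,c\,M^{-3/2},$$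
$$\kappa=\tfrac{g^2}{1024R^2}<1,\quad C_1=2C_0+1,\quad a=\tfrac{22C_1}\kappa,\quad\theta=\tfrac\kappa{110a}=\tfrac{\kappa^2}{2420C_1},$$
$$\Omega=a\theta+\tfrac{C_1}a=\tfrac\kappa{110}+\tfrac\kappa{22}=\tfrac{3\kappa}{55}\le\tfrac\kappa{18},\qquad\eta=\tfrac{g^2\theta^2}{2048}.$$

Here $R$ is a Euclidean radius, $\varepsilon$ a Euclidean separation, $g$ a Gaussian width, $\kappa$ a fraction of spoiled directions, $a$ the truncation, $\theta$ a rescaling, $\Omega$ the budget and $\eta$ the gain per scale. Two identities for later: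
$$11\Big(5a\theta+\frac{C_1}a\Big)=11\Big(\frac\kappa{22}+\frac\kappa{22}\Big)=\kappa,\qquad\frac c{3\varepsilon}=\frac{4C_0M}{\kappa_0}=R. \tag{4}$$
Since $\kappa$ is an absolute constant times $c^2M^{-5}$, we have $a=C_4M^5C^2$ with $C_4$ absolute; taking $M=C=1$ in the formulas shows $C_4\ge22C_1\ge1$. Also, with an absolute $C_3\ge1$,
$$\frac\Omega\eta\le\frac{2048}{18}\,\kappa g^{-2}\theta^{-2}\le114\,(2420C_1)^2\kappa^{-3}g^{-2}\le C_3M^{18}C^8, \tag{5}$$
because $\kappa^{-3}$ contributes $M^{15}C^6$ and $g^{-2}$ contributes $M^3C^2$.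

**Easy cases.** If $J=0$, Theorem A follows from $d\ge k$ as long as $c_*\le1$. Let $J\ge1$. Fix an absolute constant $k_0\ge1024$ with $2C_3k^4e^{-\kappa_0k/4}\le1$ for all $k\ge k_0$.

* If $k<k_0$, then $J\le\log_2k_0$, and $M\ge1$ suffices as long as $c_*\le(\log_2k_0)^{-1/18}$.
* If $M^5C^2>k/C_4$, then $M\ge C_4^{-1/5}C^{-2/5}k^{1/5}\ge C_4^{-1/5}C^{-4/9}J^{1/18}$, using $C\ge1$, $\frac25<\frac49$ and $k\ge J\ge1$. This suffices if $c_*\le C_4^{-1/5}$.

So from now on
$$J\ge1,\qquad k\ge k_0,\qquad M^5C^2\le k/C_4. \tag{6}$$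
Then $a=C_4M^5C^2\le k\le d$. Also $M^{18}C^8\le(M^5C^2)^4\le k^4$, so $\Omega\le C_3k^4\eta$ by (5), and
$$2\Omega\,e^{-\kappa_0k/4}\le2C_3k^4e^{-\kappa_0k/4}\,\eta\le\eta. \tag{7}$$

**Goal.** Under (6) we show $J\eta\le\Omega$. By (5) this gives $J\le C_3M^{18}C^8$, i.e. $M\ge C_3^{-1/18}C^{-4/9}J^{1/18}$. Theorem A then holds with $c_*=\min\{1,(\log_2k_0)^{-1/18},C_4^{-1/5},C_3^{-1/18}\}$, since $\operatorname{rank}A=d=Mk$.

## 7. A truncated Gaussian potential with few flat directions

**Step 1: the truncation keeps enough Gaussian mass.** By Chebyshev's inequality, $\gamma(2B)\ge\frac34$. Since $a/2\ge1$, (P) covers $2B$ by $N(B,\frac a2W)\le e^{2C_0d/a}$ translates of $aW$. One of them has measure at least $\frac34e^{-2C_0d/a}$, and Anderson's inequality says that $aW$ itself has at least that much. As $\frac34\ge e^{-1}\ge e^{-d/a}$ (here $d\ge a$),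
$$\gamma(aW)\ge e^{-C_1d/a}.$$

**Step 2: definition and bounds of the potential.** Put
$$\Phi(y)=\frac1d\log\int_{aW}e^{d\langle y,w\rangle}\,d\gamma(w),\qquad\Phi_\theta(x)=\Phi(\theta x).$$
$\Phi$ is smooth and convex, being the logarithm of a Laplace transform of a compactly supported measure, and it is even because $aW$ and $\gamma$ are symmetric. An even convex function is least at $0$, so $\Phi\ge\Phi(0)=\frac1d\log\gamma(aW)\ge-C_1/a$. On $aW$ we have $\langle y,w\rangle\le a\|y\|_K$, so $\Phi(y)\le a\|y\|_K$. Hence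
$$-\frac{C_1}a\le\Phi_\theta\le a\theta\quad\text{on }K; \tag{8}$$
the oscillation of $\Phi_\theta$ on $K$ is at most $\Omega$.

Let $d\rho_y=e^{-d\Phi(y)}1_{aW}e^{d\langle y,w\rangle}d\gamma(w)$, a probability measure. Differentiating under the integral, $\nabla\Phi(y)=\mathbb E_{\rho_y}w$ and
$$\operatorname{Hess}\Phi(y)=H(y):=d\operatorname{Cov}(\rho_y).$$

**Step 3: few flat directions.** The tilted measure $\rho_y$ is close to $\gamma$ in relative entropy, and a small relative entropy leaves little room for small covariance eigenvalues.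

**Lemma 1.** If $\|x\|_K\le5$, then all but at most $\kappa d$ eigenvalues of $\operatorname{Hess}\Phi_\theta(x)$ are $\ge\theta^2/2$.

*Proof.* Let $y=\theta x$, and let $h_i>0$ be the eigenvalues of $H=H(y)$. From the formula for the density,
$$KL(\rho_y|\gamma)=d\big(\mathbb E_{\rho_y}\langle y,w\rangle-\Phi(y)\big)\le d\Big(5a\theta+\frac{C_1}a\Big).$$
For the other side, $\gamma$ has density $(d/2\pi)^{d/2}e^{-d|w|^2/2}$, so
$$KL(\rho_y|\gamma)=-\mathrm{Ent}(\rho_y)+\frac d2\log\frac{2\pi}d+\frac d2\,\mathbb E_{\rho_y}|w|^2 .$$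
Gaussians maximize entropy and $\operatorname{Cov}(\rho_y)=H/d$, so $\mathrm{Ent}(\rho_y)\le\frac d2\log\frac{2\pi e}d+\frac12\log\det H$. Also $d\,\mathbb E|w|^2\ge d\operatorname{Tr}\operatorname{Cov}(\rho_y)=\operatorname{Tr}H$. Hence
$$KL(\rho_y|\gamma)\ge\frac12\sum_i(h_i-1-\log h_i),$$
where every term is $\ge0$. The function $h-1-\log h$ decreases on $(0,1)$, so each $h_i<\frac12$ contributes at least $\frac12(\log2-\frac12)>\frac1{11}$. Their number is at most $11d(5a\theta+C_1/a)=\kappa d$ by (4). Finally $\operatorname{Hess}\Phi_\theta(x)=\theta^2H(\theta x)$. $\square$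

## 8. From Gaussian width to growth of the potential

In the toy we used $\langle rZ,x\rangle\le\frac12|x|^2+\frac12r^2|Z|^2$, which is Fenchel–Young for the self-dual $\frac12|\cdot|^2$. Now we use Fenchel–Young for $\Phi_\theta$ recentered at $p$. The cost is $\mathbb E\,G(rZ)$ for the conjugate $G$. Its Laplacian is the trace of an *inverse* Hessian, so flat directions are dangerous. Two corrections deal with this: a term $\frac\beta2|x|^2$ bounds the inverse in the at most $\kappa d$ flat directions, and a steep penalty $P_N$ keeps the relevant points in the region $\|\cdot\|_K\le5$, where Lemma 1 applies.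

**Lemma 2.** Let $p\in K$, $b=\nabla\Phi_\theta(p)$, and let $Q\subset2K\cap2RB$ be nonempty, compact and convex. For all $r,\beta>0$,
$$\mathbb E\,h_Q(b+rZ)\le\max_{x\in Q}\big[\Phi_\theta(p+x)-\Phi_\theta(p)\big]+2\beta R^2+\frac{r^2}2\Big(\frac2{\theta^2}+\frac\kappa\beta\Big).$$

*Proof.* **Step 1: set up a strongly convex function.** Let $f(x)=\Phi_\theta(p+x)-\Phi_\theta(p)-\langle b,x\rangle$. It is smooth and convex, $f\ge0=f(0)$ and $\nabla f(0)=0$. For an integer $N\ge1$ let
$$P_N(x)=\sum_{v\in V}\Big(\frac{\langle v,x\rangle}3\Big)^{2N},\qquad g_N=f+\frac\beta2|x|^2+P_N .$$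
Then $g_N$ is smooth and convex, $g_N\ge0=g_N(0)$, $\nabla g_N(0)=0$ and $\operatorname{Hess}g_N\ge\beta I$.

**Step 2: the conjugate is smooth.** Strong convexity gives $|\nabla g_N(x)-\nabla g_N(x')|\ge\beta|x-x'|$. So $\nabla g_N$ is injective; by the inverse function theorem it is a local diffeomorphism with open image. The image is closed: if $\nabla g_N(x_i)\to v$, then $(x_i)$ is Cauchy and its limit is mapped to $v$. So $\nabla g_N$ is a diffeomorphism of $\mathbb R^d$. Let $X=(\nabla g_N)^{-1}$ and $G_N(v)=\sup_x[\langle x,v\rangle-g_N(x)]$. The supremum is attained exactly at $x=X(v)$, so $G_N(v)=\langle X(v),v\rangle-g_N(X(v))$ is smooth. Differentiating, the terms containing the derivative of $X$ cancel because $v=\nabla g_N(X(v))$. Hence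
$$\nabla G_N=X,\qquad\operatorname{Hess}G_N(v)=\big(\operatorname{Hess}g_N(X(v))\big)^{-1}\le\beta^{-1}I .$$
Moreover $G_N\ge0$ since $g_N(0)=0$; $G_N(0)=-\min g_N=0$; and $\nabla G_N(0)=0$. So $|\nabla G_N(v)|\le|v|/\beta$ and $G_N(v)\le|v|^2/(2\beta)$, which justifies the Gaussian integrations below.

**Step 3: locate $x=X(v)$ and bound the Laplacian.** Since $G_N\ge0$, $g_N(x)=\langle x,v\rangle-G_N(v)\le|x||v|$. From $\frac\beta2|x|^2\le g_N(x)$ we get $|x|\le2|v|/\beta$, and then $P_N(x)\le|x||v|\le2|v|^2/\beta$. If $\|x\|_K\ge4$, some $v'\in V$ has $\langle v',x\rangle\ge4$, so $P_N(x)\ge(4/3)^{2N}$. Therefore, if $2|v|^2/\beta<(4/3)^{2N}$, then $\|x\|_K<4$ and $\|p+x\|_K\le5$. In that case Lemma 1 applies at $p+x$, and $\operatorname{Hess}g_N(x)\ge\operatorname{Hess}\Phi_\theta(p+x)+\beta I$ gives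
$$\Delta G_N(v)=\operatorname{Tr}\big(\operatorname{Hess}g_N(x)\big)^{-1}\le d\cdot\frac2{\theta^2}+\kappa d\cdot\frac1\beta .$$
Here $\Delta G_N$ is the Laplacian. For all $v$ one has $\Delta G_N(v)\le d/\beta$.

**Step 4: integrate.** Gaussian integration by parts for $Z\sim N(0,I_d/d)$ gives
$$\frac d{du}\mathbb E\,G_N(uZ)=\mathbb E\langle Z,\nabla G_N(uZ)\rangle=\frac ud\,\mathbb E\,\Delta G_N(uZ).$$
Integrating over $0\le u\le r$ and using Step 3,
$$\mathbb E\,G_N(rZ)\le\frac{r^2}2\Big(\frac2{\theta^2}+\frac\kappa\beta\Big)+\frac{r^2}{2\beta}\,\mathbb P\Big(\frac{2r^2|Z|^2}\beta\ge\Big(\frac43\Big)^{2N}\Big).$$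
The last term tends to $0$ as $N\to\infty$.

**Step 5: apply Fenchel–Young on $Q$.** For $x\in Q$ we have $|x|\le2R$, and $|\langle v',x\rangle|\le\|x\|_K\le2$ for $v'\in V$. So for every $v\in\mathbb R^d$,
$$\langle b+v,x\rangle\le\langle b,x\rangle+g_N(x)+G_N(v)\le\big[\Phi_\theta(p+x)-\Phi_\theta(p)\big]+2\beta R^2+|V|\Big(\frac23\Big)^{2N}+G_N(v).$$
Maximize over $x\in Q$, put $v=rZ$, take expectations, and let $N\to\infty$. $\square$

The penalty has base $\frac13$ so that it dies where $Q$ lives ($\|x\|_K\le2$) and explodes at $\|x\|_K\ge4$.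

## 9. Random sibling tuples: separated in $K$, hence wide

Fix $1\le j\le J$, a selection $\iota$ on $U_{j-1}$, and $u\in U_j$. Write $\ell=\ell_j$. Let $\mathrm{Ch}(u)$ be the set of nodes of $U_{j-1}$ below $u$. Then
$$N=|\mathrm{Ch}(u)|=2^{\ell_j-\ell_{j-1}}\ge2^{\ell/2},$$
since $\ell_j-\ell_{j-1}$ is $\ell$ for $j=1$ and $\ell/2$ for $j\ge2$. Let $s=\lfloor k/(8\ell)\rfloor$. As $\ell\le L\le k/8$, we have $s\ge1$ and hence $s\ge k/(16\ell)$. Let $S=(u_1,\dots,u_s)$ be i.i.d. uniform in $\mathrm{Ch}(u)$, and
$$\mu_S=\frac1s\sum_{i=1}^se_{\iota(u_i)},\qquad x_S=A\mu_S\in K,\qquad\mathbb E\,x_S=y_u:=\frac1N\sum_{u'\in\mathrm{Ch}(u)}q_{\iota(u')} .$$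

**Claim 1.** For every $z\in\mathbb R^d$, $\mathbb P(\|x_S-z\|_K<c/2)\le e^{-\kappa_0k}$.

This is the only place where the hypothesis (3) enters after $d\ge k$.

*Proof.* If the event is possible, fix a tuple $S'$ with $\|x_{S'}-z\|_K<c/2$. The event then implies $\|x_S-x_{S'}\|_K<c$. So it suffices to show $\mathbb P(\|x_S-x_{S'}\|_K<c)\le e^{-\kappa_0k}$ for every fixed tuple $S'$.

*The tree is small enough.* Take the path from the root to $u$, with $L-\ell$ nodes, and for each of the $2s$ entries of $S,S'$ at most $\ell$ further nodes from $u$ down to the selected level-$L$ node. This is a rooted subtree of size at most $(L-\ell)+2s\ell\le\frac k8+\frac k4\le k$, so it is contained in some $T\in\mathcal T_k$, and (3) applies to $\mu_S-\mu_{S'}$.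

*Separation.* Distinct $u'\in\mathrm{Ch}(u)$ have distinct $\iota(u')$, because these lie below distinct nodes of one level. Let $\alpha$ be the fraction of indices $i$ with $u_i\notin\operatorname{supp}S'$, where $\operatorname{supp}S'$ is the set of entries of $S'$. The probability vectors $\mu_S$, $\mu_{S'}$ give mass $\alpha$ and $0$ to the nodes $\iota(u')$, $u'\notin\operatorname{supp}S'$. So
$$\|x_S-x_{S'}\|_K\ge c\,\|\mu_S-\mu_{S'}\|_1\ge2c\alpha .$$
If this is $<c$, then $\alpha<\frac12$, so at least $\lceil s/2\rceil$ of the $u_i$ lie in $\operatorname{supp}S'$, a set of size at most $s$.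

*Probability.* We have $4s\le k\le2^{\ell/4}$, since $\ell\ge4\log_2k$, and $N\ge2^{\ell/2}$; in particular $s\le N$. A union bound over at most $2^s$ index sets of size $\lceil s/2\rceil$ bounds the probability by
$$2^s\Big(\frac sN\Big)^{\lceil s/2\rceil}\le2^s\Big(\frac sN\Big)^{s/2}=\Big(\frac{4s}N\Big)^{s/2}\le2^{-\ell s/8}\le2^{-k/128}=e^{-\kappa_0k}. \qquad\square$$

**Cells.** Lemma 2 needs displacements of Euclidean size at most $2R$. We buy this by cutting $K$ into pieces, at a cost well below the entropy $\kappa_0k$. By (P), $K$ is covered by at most $e^{C_0d/R}=e^{\kappa_0k/4}$ translates of $RB$. Cut $K$ into at most that many disjoint cells, each contained in one such translate; fix this once and for all.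

**Definition (big cell).** A cell $\alpha$ is *big for $u$* if $\mathbb P(x_S\in\alpha)\ge e^{-\kappa_0k/2}$.

For instance, if one cell contained all values of $x_S$, it would be big, with probability $1$. In general
$$\mathbb P(x_S\text{ lies in a non-big cell})\le e^{\kappa_0k/4}e^{-\kappa_0k/2}=e^{-\kappa_0k/4}. \tag{9}$$
For a cell $\alpha$ of positive probability put
$$\bar z_\alpha=\mathbb E[x_S\mid x_S\in\alpha],\qquad D_\alpha=\operatorname{conv}\{x_S-\bar z_\alpha:x_S\in\alpha\}.$$
Then $0\in D_\alpha$, and $D_\alpha\subset2K\cap2RB$, because $\bar z_\alpha$ lies in $K$ and in the same translate of $RB$ as the cell.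

**Claim 2.** If $\alpha$ is big, then $\mathbb E\,h_{D_\alpha}(b+rZ)\ge rg/4$ for all $b\in\mathbb R^d$, $r>0$. For every $\alpha$ of positive probability, $h_{D_\alpha}\ge0$.

*Proof.* The second statement holds since $0\in D_\alpha$. For the first, let $\pi$ be the law of $S$ given $x_S\in\alpha$, let $\beta_S=\langle x_S-\bar z_\alpha,b\rangle$, so $\mathbb E_\pi\beta_S=0$, and let $\tau=rg/2$. The danger is that $b$ pushes against the points that Sudakov would use; then $b$ itself must push some point forward.

*Case 1: $\pi(\beta_S\ge-\tau)\ge\frac12$.* Let $P$ be a maximal subset of $\{x_S:x_S\in\alpha,\ \beta_S\ge-\tau\}$ with pairwise Euclidean distances $>\varepsilon$. By maximality the balls $p'+\varepsilon B$, $p'\in P$, carry $\pi$-probability at least $\frac12$. By (P) and (4),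
$$N\Big(\varepsilon B,\frac c3K\Big)=N\Big(B,\frac c{3\varepsilon}K\Big)=N(B,RK)\le e^{C_0d/R}=e^{\kappa_0k/4}.$$
Each translate of $\frac c3K$ has, by Claim 1, unconditional probability at most $e^{-\kappa_0k}$; since $\alpha$ is big, its $\pi$-probability is at most $e^{-\kappa_0k/2}$. Hence $\frac12\le|P|\,e^{\kappa_0k/4}e^{-\kappa_0k/2}$, that is,
$$|P|\ge\tfrac12e^{\kappa_0k/4}\ge e^{\kappa_0k/8},$$
the last step because $k\ge1024$ means $e^{\kappa_0k/8}\ge2$. By (S), $\mathbb E\max_{x\in P}\langle x,Z\rangle\ge c_S\varepsilon\sqrt{\kappa_0k/(8d)}=g$. Since $\mathbb E\langle\bar z_\alpha,Z\rangle=0$,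
$$\mathbb E\,h_{D_\alpha}(b+rZ)\ge-\tau+r\,\mathbb E\max_{x\in P}\langle x-\bar z_\alpha,Z\rangle\ge-\tau+rg=\frac{rg}2 .$$

*Case 2: $\pi(\beta_S<-\tau)>\frac12$.* Then $\mathbb E_\pi\beta_S^+=\mathbb E_\pi\beta_S^-\ge\tau/2$, so some $x_S\in\alpha$ has $\beta_S\ge\tau/2$, and $h_{D_\alpha}(b)\ge\tau/2$. By Jensen, as $\mathbb EZ=0$ and $h_{D_\alpha}$ is convex, $\mathbb E\,h_{D_\alpha}(b+rZ)\ge h_{D_\alpha}(b)\ge\tau/2=rg/4$. $\square$

## 10. Each scale raises the potential by $\eta$

**Proposition.** For every selection $\iota$ on $U_{j-1}$, $1\le j\le J$, there is a selection $\iota'$ on $U_j$ with $\Phi_\theta(p_{\iota'})\ge\Phi_\theta(p_\iota)+\eta$.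

*Proof.* **Step 1: choose one cell below each $u$, mostly big, almost without lowering the potential.** Choose the random tuples $S_u$, $u\in U_j$, of Section 9 independently. Let $\alpha_u$ be the cell of $x_{S_u}$, and
$$\hat p=|U_j|^{-1}\sum_{u\in U_j}\bar z_{\alpha_u}\in K .$$
We have $\mathbb E\,\bar z_{\alpha_u}=\mathbb E\,x_{S_u}=y_u$. The sets $\mathrm{Ch}(u)$ partition $U_{j-1}$ into equal parts, so $\mathbb E\,\hat p=p_\iota$. Let $F$ be the fraction of $u\in U_j$ whose cell is not big. By (9) and Markov, $\mathbb P(F>\frac12)\le2e^{-\kappa_0k/4}\le\frac12$, since $k\ge1024$ gives $e^{-\kappa_0k/4}\le\frac14$.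

Let $\Phi'=\Phi_\theta+C_1/a$, which takes values in $[0,\Omega]$ on $K$ by (8). By Jensen and (7),
$$\mathbb E\big[\Phi'(\hat p)1_{F\le1/2}\big]\ge\mathbb E\,\Phi'(\hat p)-\Omega\,\mathbb P(F>\tfrac12)\ge\Phi'(p_\iota)-2\Omega e^{-\kappa_0k/4}\ge\Phi'(p_\iota)-\eta .$$
Hence some realization has $F\le\frac12$ and $\Phi'(\hat p)\ge\Phi'(p_\iota)-\eta$. If the right side is positive, take one where $\Phi'(\hat p)1_{F\le1/2}$ is at least its mean; it must have $F\le\frac12$. Otherwise take any realization with $F\le\frac12$, as $\Phi'\ge0$. Fix it; then $\Phi_\theta(\hat p)\ge\Phi_\theta(p_\iota)-\eta$.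

**Step 2: gain $2\eta$ by moving inside the cells.** Let $Q=|U_j|^{-1}\sum_uD_{\alpha_u}$ be the Minkowski average. It is compact and convex, and $0\in Q\subset2K\cap2RB$. Let $b=\nabla\Phi_\theta(\hat p)$. Support functions are additive, at least half of the cells are big, and the others contribute at least $0$, so Claim 2 gives
$$\mathbb E\,h_Q(b+rZ)=|U_j|^{-1}\sum_u\mathbb E\,h_{D_{\alpha_u}}(b+rZ)\ge\frac{rg}8 .$$
Apply Lemma 2 with $p=\hat p$, $\beta=\kappa\theta^2/2$ and $r=g\theta^2/32$. Then $2\beta R^2=\kappa\theta^2R^2=\frac{g^2\theta^2}{1024}$ by the choice of $\kappa$, and $\frac{r^2}2(\frac2{\theta^2}+\frac\kappa\beta)=\frac{2r^2}{\theta^2}=\frac{g^2\theta^2}{512}$. So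
$$\max_{x\in Q}\big[\Phi_\theta(\hat p+x)-\Phi_\theta(\hat p)\big]\ge\frac{g^2\theta^2}{256}-\frac{g^2\theta^2}{1024}-\frac{g^2\theta^2}{512}=\frac{g^2\theta^2}{1024}=2\eta .$$
With Step 1, some $x\in Q$ has $\Phi_\theta(\hat p+x)\ge\Phi_\theta(p_\iota)+\eta$.

**Step 3: return to a selection.** The point $\hat p+x$ is not of the form $p_{\iota'}$, but it is an average of such points. Write $x=|U_j|^{-1}\sum_ux_u$ with $x_u\in D_{\alpha_u}$. Then $\bar z_{\alpha_u}+x_u\in\operatorname{conv}\{x_S:x_S\in\alpha_u\}$, and each $x_S$ is an average of columns $q_{\iota(u')}$, $u'\in\mathrm{Ch}(u)$. So there are probability vectors $\lambda_u$ on $\mathrm{Ch}(u)$ with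
$$\hat p+x=|U_j|^{-1}\sum_u\sum_{u'\in\mathrm{Ch}(u)}\lambda_u(u')\,q_{\iota(u')} .$$
Choose independently for each $u$ a random $u'\in\mathrm{Ch}(u)$ with law $\lambda_u$, and set $\iota'(u)=\iota(u')$. This node is at level $L$ and equal to or below $u'$, hence below $u$, so $\iota'$ is a selection on $U_j$. Also $\mathbb E\,p_{\iota'}=\hat p+x$. By Jensen some outcome has $\Phi_\theta(p_{\iota'})\ge\Phi_\theta(\hat p+x)\ge\Phi_\theta(p_\iota)+\eta$. $\square$

**End of the proof of Theorem A.** Start with $\iota_0=\mathrm{id}$ on $U_0$ and apply the Proposition $J$ times, obtaining $\iota_1,\dots,\iota_J$. All $p_{\iota_j}$ lie in $K$, so by (8)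
$$J\eta\le\Phi_\theta(p_{\iota_J})-\Phi_\theta(p_{\iota_0})\le a\theta+\frac{C_1}a=\Omega .$$
This is the goal set in Section 6. Theorem A is proved, and the answer to the question is negative. $\blacksquare$

## 11. Hashing in $r$ stages: $O(r\,k\,h^{2/r})$ rows suffice

Now we prove Theorem B. Section 3 showed that a least-squares certificate fails off the tree. Here certificates are built from bucket values, so that they are bounded *everywhere* automatically; the price is that some nodes of the tree are missed, and they are repaired in later stages. Put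
$$\bar k=2k,\qquad\varrho=\max(2,\lceil h^{1/r}\rceil)\le2h^{1/r},\qquad t_j=\varrho^j\ (0\le j\le r),$$
so $t_0=1$ and $t_r\ge h$.

**Step 1: certificates suffice.** Suppose $\mathcal V\subset\mathbb R^n$ is a subspace such that for every rooted subtree $T$ with $|T|\le\bar k$ and every $s\in\{\pm1\}^T$ there is $f\in\mathcal V$ with $f|_T=s$ and $\|f\|_\infty\le\Gamma$. Let the rows of $A$ be a basis of $\mathcal V$. For $z\in\ker A$ take $f$ for $s=\operatorname{sgn}z|_T$, with arbitrary sign where $z=0$. Then $0=\langle f,z\rangle\ge\|z_T\|_1-\Gamma\|z_{T^c}\|_1$, so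
$$\|z\|_1\le(1+\Gamma)\|z_{T^c}\|_1 .$$
Let $\Delta(y)$ be a minimizer of $\sigma$ over $\{x:Ax=y\}$. It exists: for each of the finitely many $T\in\mathcal T_k$, minimizing $\|x_{T^c}\|_1$ is a feasible linear program bounded below. Let $x^*=\Delta(Ax)$, let $T,T^*\in\mathcal T_k$ be optimal for $x,x^*$, and let $T''=T\cup T^*$, a rooted subtree of size at most $\bar k$. With $z=x^*-x\in\ker A$,
$$\|z\|_1\le(1+\Gamma)\|z_{T''^c}\|_1\le(1+\Gamma)\big(\sigma(x^*)+\sigma(x)\big)\le2(1+\Gamma)\,\sigma(x),$$
since $\sigma(x^*)\le\sigma(x)$. So (1) holds with constant $2(1+\Gamma)$ and $m=\dim\mathcal V$.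

**Step 2: hash stages $1\le j\le r$, each cutting the number of missed nodes by a factor $\varrho$.** Let $D=12t_j$ and $m_j=\lceil48e^2\varrho^2\bar k\rceil$. Give each *slot* $(i,l)$, $i\in[n]$, $1\le l\le D$, an independent uniform *bucket* $\beta(i,l)\in[m_j]$.

**Definition (private, good, bad).** For $B\subset[n]$, a slot $(i,l)$ with $i\in B$ is *private* if no other slot of a node of $B$ (including $i$) is in the same bucket. A node $i\in B$ is *good* if it has at least $D/2$ private slots, otherwise *bad*.

To illustrate with $D=2$ and $B=\{i,i'\}$: if $i$ has buckets $1,2$ and $i'$ has buckets $2,3$, then each node has one private slot, and both are good.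

**Claim 3.** With positive probability, for every rooted subtree $T$ with $|T|\le\bar k$ and every $B\subset T$ with $|B|\le\bar k/t_{j-1}$, at most $\bar k/t_j$ nodes of $B$ are bad.

*Proof.* Fix $T$ and $B$, and suppose at least $\nu=\lfloor\bar k/t_j\rfloor+1$ nodes of $B$ are bad. Then more than $\nu D/2$ slots of $B$ are non-private. Order the slots of $B$. In a bucket with at least two slots, at least half of the slots are not the first one. So at least
$$x=\lceil\nu D/4\rceil\ge3t_j\nu\ge3\bar k$$
slots lie in a bucket containing an earlier slot. The number of slots is $|B|D\le\frac{\bar k}{t_{j-1}}\cdot12t_j=12\varrho\bar k$. For a given set of $x$ slots, reveal the buckets in order: each slot of the set falls into one of the at most $|B|D$ buckets already used with conditional probability at most $|B|D/m_j$. A union bound, with $\binom Yx\le(eY/x)^x$, gives probability at most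
$$\binom{|B|D}x\Big(\frac{|B|D}{m_j}\Big)^x\le\Big(\frac{e(12\varrho\bar k)^2}{3\bar k\,m_j}\Big)^x=\Big(\frac{48e\varrho^2\bar k}{m_j}\Big)^x\le e^{-x}\le e^{-3\bar k}.$$
There are at most $4^i$ rooted subtrees of size $i$, each with $2^i$ subsets, hence at most $\sum_{i\le\bar k}8^i\le\frac43\,8^{\bar k}$ pairs $(T,B)$. Since $\frac43(8/e^3)^{\bar k}<1$ for $\bar k\ge2$, the claim follows. $\square$

Here counting trees does its job. Fix such a hash for each $j$. For $w\in\mathbb R^{m_j}$ let $f_w(i)=\frac1D\sum_{l\le D}w_{\beta(i,l)}$, so $\|f_w\|_\infty\le\|w\|_\infty$, and let $\mathcal V_j=\{f_w\}$, a space of dimension at most $m_j$.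

**Step 3: what one stage interpolates.** Given $B$ with good part $G$ and a target $\tau$ on $G$ with $|\tau|\le\Lambda$, let $\pi_i\ge D/2$ be the number of private slots of $i\in G$. Put $w=\tau_iD/\pi_i$ on the buckets of these private slots, for each $i\in G$, and $w=0$ on all other buckets. Non-private slots of $B$, and all slots of $B\setminus G$, lie in buckets with $w=0$, because the bucket of a private slot contains no other slot of $B$. So
$$f_w=\tau\text{ on }G,\qquad f_w=0\text{ on }B\setminus G,\qquad\|f_w\|_\infty\le2\Lambda .$$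
In the small example above, $w_1=2\tau_i$, $w_2=0$, $w_3=2\tau_{i'}$.

**Step 4: last stage, for at most $\bar k/h$ remaining nodes.** With so few nodes we can afford a union bound over *all* subsets, since $n^p\le2^{hp}$. Let $b=\lfloor\bar k/t_r\rfloor\le\bar k/h$. If $b=0$, take $\mathcal V_{r+1}=\{0\}$ (put $m_{r+1}=0$). Otherwise let $D=16h$ and $m_{r+1}=\lceil8e^2bD\rceil\le128e^2\bar k+1$, hash as before with $m_{r+1}$ buckets, and let $e'_i=\frac1D\sum_{l\le D}e_{\beta(i,l)}\in\mathbb R^{m_{r+1}}$.

For $B'\subset[n]$ let $\mathrm{coll}(B')$ be the number of its slots minus the number of buckets they occupy; for any ordering of the slots this is the number of slots lying in a bucket containing an earlier slot. For $|B'|=p\in[1,b]$ we have $pD/8=2hp$, and as in Claim 3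
$$\mathbb P\big(\mathrm{coll}(B')\ge2hp\big)\le\binom{pD}{2hp}\Big(\frac{pD}{m_{r+1}}\Big)^{2hp}\le\Big(\frac{8e\,pD}{m_{r+1}}\Big)^{2hp}\le e^{-2hp}.$$
So the probability that some $B'$ of size $p\in[1,b]$ has $\mathrm{coll}(B')\ge pD/8$ is at most $\sum_{p\ge1}n^pe^{-2hp}\le\sum_{p\ge1}(2/e^2)^{hp}<1$. Fix a hash with no such $B'$.

Let $x$ be supported on $B$ with $|B|\le b$. Number the nodes of $B$ so that $|x_1|\ge|x_2|\ge\cdots$, and order slots accordingly: all slots of node $1$ first, then those of node $2$, and so on. Let $\chi_i$ be the number of slots of node $i$ lying in a bucket containing an earlier slot. Then $\sum_{i\le p}\chi_i=\mathrm{coll}(\{1,\dots,p\})<pD/8$ for every $p\le|B|$. By Abel summation, with $x_{|B|+1}=0$,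
$$\sum_i\chi_i|x_i|=\sum_p\Big(\sum_{i\le p}\chi_i\Big)\big(|x_p|-|x_{p+1}|\big)\le\frac D8\sum_pp\,\big(|x_p|-|x_{p+1}|\big)=\frac D8\|x\|_1 .$$
In each bucket, the absolute value of the sum is at least the first slot's contribution minus the others'. Summing over buckets,
$$\Big\|\sum_{i\in B}x_ie'_i\Big\|_1\ge\|x\|_1-\frac2D\sum_i\chi_i|x_i|\ge\frac34\|x\|_1 .$$
Hence for every $\tau$ on $B$ with $|\tau|\le1$, the functional $\sum x_ie'_i\mapsto\sum\tau_ix_i$ is well defined on the span of the $e'_i$, $i\in B$, with $\ell_1$-norm at most $\frac43$. By Hahn–Banach there is $w$ with $\|w\|_\infty\le\frac43$ and $\langle w,e'_i\rangle=\tau_i$ for $i\in B$. The function $f_w(i)=\langle w,e'_i\rangle$ satisfies $f_w=\tau$ on $B$ and $\|f_w\|_\infty\le\frac43$. Let $\mathcal V_{r+1}=\{f_w\}$, of dimension at most $m_{r+1}$.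

**Step 5: assembly, correcting from the last stage back to the first.** Let $\mathcal V=\sum_{j\le r+1}\mathcal V_j$. Given a rooted subtree $T$ with $|T|\le\bar k$ and signs $s$ on $T$, set $B_0=T$. For $j=1,\dots,r$ let $G_j$ be the good part of $B_{j-1}$ under hash $j$, and $B_j=B_{j-1}\setminus G_j$. By Claim 3 and induction $|B_j|\le\bar k/t_j$, so $|B_r|\le b$. By Step 4 choose $f_{r+1}\in\mathcal V_{r+1}$ with $f_{r+1}=s$ on $B_r$ and $\|f_{r+1}\|_\infty\le\frac43$ (if $b=0$, then $B_r=\varnothing$ and $f_{r+1}=0$). For $j=r,r-1,\dots,1$, by Step 3 applied to $B_{j-1}$, choose $f_j\in\mathcal V_j$ with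
$$f_j=s-\sum_{i>j}f_i\ \text{ on }G_j,\qquad f_j=0\ \text{ on }B_j,\qquad\|f_j\|_\infty\le2\Big(1+\sum_{i>j}\|f_i\|_\infty\Big).$$
Let $f=\sum_{i\le r+1}f_i$. For $i<j$ we have $G_j\subset B_{j-1}\subset B_i$, so $f_i=0$ on $G_j$, and therefore $f=f_j+\sum_{i>j}f_i=s$ on $G_j$. On $B_r$, which lies in every $B_i$, only $f_{r+1}$ can be nonzero, so $f=s$ there too. Since $T=G_1\cup\dots\cup G_r\cup B_r$, we have $f|_T=s$.

For the norm, put $a_j=1+\sum_{i\ge j}\|f_i\|_\infty$. Then $a_{r+1}\le\frac73$ and $a_j=a_{j+1}+\|f_j\|_\infty\le3a_{j+1}$, so $\|f\|_\infty\le a_1-1\le\frac73\,3^r-1=:\Gamma$.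

By Step 1, (1) holds with constant $2(1+\Gamma)=\frac{14}3\,3^r\le12\cdot3^r$. The number of rows is
$$m=\dim\mathcal V\le\sum_{j\le r+1}m_j\le r\big(96e^2\varrho^2k+1\big)+256e^2k+1\le C''r\varrho^2k\le C'\,r\,k\,h^{2/r},$$
with absolute $C'',C'$, since $\varrho^2\le4h^{2/r}$. $\blacksquare$
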